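# Good Orderings and the Smallest Positive Uniform Turán Density

## 1. A dichotomy: density zero, or at least $\binom r2^{-\binom r2}$

**Theorem 1.** Let $r\ge 3$, put $q=\binom r2$, and let $F$ be an $r$-graph. Call a linear order on $V(F)$ *good* if, whenever two distinct vertices $u,v$ both lie in edges $e$ and $e'$, the set of two ranks occupied by $u,v$ among the $r$ vertices of $e$ equals the set of two ranks they occupy in $e'$.

* **(a)** If $F$ has a good ordering, then for every $\delta_0>0$ there are $\eta\in(0,1]$, $c>0$ and $n_0$ such that every $r$-graph $H$ on $n\ge n_0$ vertices, in which every set $S$ of at least $\eta n$ vertices spans at least $\delta_0\binom{|S|}{r}$ edges, contains at least $c\,n^{|V(F)|}$ labeled copies of $F$. In particular $\pi_u(F)=0$.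
* **(b)** If $F$ has no good ordering, then $\pi_u(F)\ge q^{-q}$.

Hence $\pi_u(F)=0$ if and only if $F$ has a good ordering, and otherwise $\pi_u(F)\ge \binom r2^{-\binom r2}$.

Let us unpack this. An *$r$-graph* is a finite $r$-uniform hypergraph. A *labeled copy* of $F$ in $H$ is an injection $V(F)\to V(H)$ that maps edges to edges. The *uniform Turán density* $\pi_u(F)$, introduced by Erdős and Sós, asks how dense $H$ must be on all linear-sized vertex sets at once in order to be forced to contain $F$.

**Definition.** A number $d\in[0,1]$ is *admissible* for $F$ if for every $\varepsilon>0$ there exist $\eta>0$ and $n_0$ such that every $r$-graph $H$ on $n\ge n_0$ vertices in which every set $S$ of at least $\eta n$ vertices spans at least $(d+\varepsilon)\binom{|S|}r$ edges contains $F$ as a subgraph. Then $\pi_u(F)$ is the infimum of all admissible $d$.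

The number $d=1$ is admissible for a trivial reason: no $H$ on $n\ge r$ vertices satisfies the hypothesis with $\eta=1$.

It is known that for every $r\ge3$ there are $r$-graphs with $\pi_u(F)=q^{-q}$. The conjecture under discussion says that $q^{-q}$ is the minimum possible nonzero value: every $F$ with $\pi_u(F)>0$ has $\pi_u(F)\ge q^{-q}$. Theorem 1 proves it. If $\pi_u(F)>0$, then by (a) $F$ has no good ordering, and (b) applies. Together with the quoted existence statement, $q^{-q}$ is exactly the minimum nonzero value for every $r\ge 3$. For $r=3$ it is $3^{-3}=1/27$, and for $r=4$ it is $6^{-6}=1/46656$.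

Part (b) is a short random construction. Part (a) is the long part. Its hypothesis is a density $\delta_0$ as small as you like, and its conclusion is a positive proportion of all possible copies.

Throughout, $[k]=\{1,\dots,k\}$. If $e$ is an $r$-subset of a linearly ordered set and $B\subseteq e$, the *position set* of $B$ in $e$ is the set of ranks in $[r]$ of the elements of $B$ within $e$. So an ordering is good if each pair has the same position set in all edges containing it.

## 2. Good orderings of small hypergraphs

**Linear $r$-graphs.** If any two edges of $F$ share at most one vertex, every pair lies in at most one edge, and every order is good. An example with $r=3$ is the Fano plane.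

**Two edges.** If $F$ has just two edges $e,e'$, list the vertices of $e\cap e'$ first. The ranks of the shared vertices are then the same in $e$ and $e'$, so the order is good. For instance $\{123,124\}$ with $1<2<3<4$: the pair $12$ has position set $\{1,2\}$ in both edges.

**$r$-partite $r$-graphs.** If every edge has one vertex in each of $V_1,\dots,V_r$, order $V_1$ before $V_2$ before $\dots$ before $V_r$. In every edge the vertex from $V_i$ has rank $i$, so the order is good. The Fano plane shows that good orderings go further: every two of its points lie on a line, so all $7$ points would need different parts, and it is not $3$-partite.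

**Three triples on four vertices.** Let $F$ have the three edges $123,124,134$. Each pair $\{1,x\}$, $x\in\{2,3,4\}$, lies in two edges. Suppose the four vertices appear in some order as $p_1<p_2<p_3<p_4$. A pair $\{u,v\}$ has the same position set in $uvx$ and in $uvy$ (where $x,y$ are the other two vertices) exactly when $x$ and $y$ fall on the same side of, or both between, $u$ and $v$. Check the six pairs. For $p_1p_2$, $p_3p_4$ and $p_1p_4$ this holds. For $p_1p_3$ the other vertices are $p_2$ (between) and $p_4$ (after), so it fails; likewise for $p_2p_4$; and for $p_2p_3$ one vertex is before and one after, so it fails. The pairs that work form the path $p_2\,p_1\,p_4\,p_3$, in which no vertex has degree $3$. But vertex $1$ of $F$ needs three working pairs. So $F$ has no good ordering, and (b) will give $\pi_u(F)\ge 1/27$.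

## 3. Random colors on pairs: proof of (b)

We recall **McDiarmid's inequality**: if $X_1,\dots,X_N$ are independent and changing the $i$-th variable changes $f(X_1,\dots,X_N)$ by at most $c_i$, then $P(f\le \mathbb E f-t)\le \exp(-2t^2/\sum c_i^2)$ for $t>0$.

Let $F$ have no good ordering, let $0\le d<q^{-q}$, put $\varepsilon=(q^{-q}-d)/2$ and let $\eta>0$.

**Step 1: the construction.** We build $H$ so that a pair knows the positions at which it may be used. Color the pairs of $[n]$ independently and uniformly with the $q$ colors in $\binom{[r]}2$. Let $H$ consist of all $\{s_1<\dots<s_r\}$ such that $s_as_b$ has color $\{a,b\}$ for all $a<b$.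

**Step 2: $H$ is $F$-free, always.** If $F\subseteq H$, pull back the order of $[n]$ to $V(F)$. In every edge of $H$ containing a given pair, the position set of the pair is its color. Hence it is the same in all edges, and the pulled-back order is good, a contradiction.

**Step 3: $H$ is dense on all large sets.** Fix $S$ with $|S|=s\ge\eta n$. The number $e(S)$ of edges in $S$ has mean $q^{-q}\binom sr=(d+2\varepsilon)\binom sr$, since an $r$-set is an edge when its $q$ pairs receive $q$ prescribed colors. It depends on $\binom s2$ independent colors, each affecting it by at most $s^{r-2}$. For large $s$ we have $\binom sr\ge s^r/(2\,r!)$, so McDiarmid's inequality with $t=\varepsilon\binom sr$ gives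
$$P\Big(e(S)<(d+\varepsilon)\tbinom sr\Big)\le\exp\Big(-\frac{2\varepsilon^2\binom sr^2}{\binom s2 s^{2r-4}}\Big)\le e^{-c's^2},\qquad c'=\frac{\varepsilon^2}{(r!)^2}.$$
There are at most $2^n$ sets $S$, and $2^ne^{-c'\eta^2n^2}\to0$. So for all large $n$ some $F$-free $H$ has at least $(d+\varepsilon)\binom{|S|}r$ edges in every $S$ with $|S|\ge\eta n$. As $\eta>0$ was arbitrary, $d$ is not admissible. No $d<q^{-q}$ is admissible, so $\pi_u(F)\ge q^{-q}$. This proves (b). $\square$

## 4. Events on independent coordinates

For (a), we shall see in Section 8 that a sequence of counterexamples has a limit in which the indicator of an edge $J$ is a function of independent variables $\xi_D$ attached to the subsets $D\subseteq J$. The uniform density hypothesis is used to fix the variables with $|D|\le1$ well. What then remains is the following statement, which is the combinatorial heart of the matter.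

**Proposition 2.** *Let $F$ have a good ordering and let $\beta>0$. There is $m$ such that the following holds. Let $(\xi_D)$, $D\subseteq[m]$, $2\le|D|\le r$, be independent uniform variables on $[0,1]$, and for each $J\in\binom{[m]}r$ let $E_J$ be an event of probability at least $\beta$ defined by a Borel condition on $(\xi_D)_{D\subseteq J,\,|D|\ge2}$. Then there is an injection $\varphi:V(F)\to[m]$ with $P\big(\bigcap_{e\in E(F)}E_{\varphi(e)}\big)>0$.*

**Linear $F$.** Here $m=|V(F)|$ and any bijection $\varphi$ will do. Distinct edges share at most one vertex, so the events $E_{\varphi(e)}$ depend on disjoint sets of variables. They are independent and the intersection has probability at least $\beta^{|E(F)|}$.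

**Two triples sharing a pair.** Let $r=3$ and $F=\{123,124\}$. Now $m=4$ with the identity map does not suffice: $E_{123}=\{\xi_{12}<\frac12\}$ and $E_{124}=\{\xi_{12}\ge\frac12\}$ are disjoint. Take $m>2+2/\beta$ instead. For $k\ge3$ let $p_k(z)=P(E_{12k}\mid\xi_{12}=z)$ and $D_k=\{z:p_k(z)\ge\beta/2\}$. From $\beta\le\int p_k\le|D_k|+\beta/2$ we get $|D_k|\ge\beta/2$. There are $m-2>2/\beta$ such sets in $[0,1]$, so two of them, $D_k$ and $D_l$, meet in positive measure. Given $\xi_{12}=z\in D_k\cap D_l$, the events $E_{12k}$ and $E_{12l}$ depend on disjoint sets of variables, so both occur with conditional probability at least $\beta^2/4$. Map $1,2,3,4$ to $1,2,k,l$.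

**The order cannot be ignored.** One might hope to find $\varphi$ by such pigeonhole arguments without using the good ordering. Split $[0,1)$ into disjoint intervals $I_\alpha$ of length $1/q$, $\alpha\in\binom{[r]}2$, and for $J=\{j_1<\dots<j_r\}$ let
$$E_J=\{\xi_{j_aj_b}\in I_{\{a,b\}}\text{ for all }a<b\},\qquad P(E_J)=q^{-q}.$$
If $P(\bigcap_eE_{\varphi(e)})>0$, then for a pair $u,v$ in two edges the variable $\xi_{\varphi(u)\varphi(v)}$ lies in the interval of each of its position sets, so these position sets agree. Hence $\varphi$ pulls back the order of $[m]$ to a good ordering. So for $\beta\le q^{-q}$ the proposition fails for $F$ without a good ordering, and when one exists, the copy we look for must, for these events, pull back a good one.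

**Many shared sets at once.** In general many sets $B$ are shared by several edges, and a value of $\xi_B$ must be found that suits all of them. It is only asked to suit the edges in which $B$ sits at one position set. This suggests deciding the position of every pair in advance, as in Section 3, and allowing only those $r$-sets that respect the decision. We now set this up.

## 5. Typed graphs and their Ramsey property

**Definition.** A *typed graph* $G$ is a finite linearly ordered set $V(G)$ with a coloring $c:\binom{V(G)}2\to\binom{[r]}2$. Subgraphs are induced. Embeddings and copies preserve order and colors, so an isomorphism between typed graphs is unique if it exists. Let $\mathcal E(G)$ be the set of $r$-subsets $\{s_1<\dots<s_r\}$ with $c(s_as_b)=\{a,b\}$ for all $a<b$.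

**Definition.** Let $A=\{a_1<\dots<a_k\}\subseteq[r]$ with $k\ge2$. A set $B=\{b_1<\dots<b_k\}\subseteq V(G)$ *has type $A$* if $c(b_ib_j)=\{a_i,a_j\}$ for all $i<j$. For $S=\{s_1<\dots<s_r\}\in\mathcal E(G)$ put $S_A=\{s_a:a\in A\}$.

A set $B$ with $|B|\ge2$ has at most one type, because $A$ is the union of the colors inside $B$. For $S\in\mathcal E(G)$ and $|B|\ge2$, $B\subseteq S$, the type of $B$ is its position set in $S$. In particular $S_A$ is the only subset of $S$ of type $A$.

**Example.** Let $r=3$ and $V(G)=\{1<2<3<4\}$ with $c(12)=\{1,2\}$, $c(13)=c(14)=\{1,3\}$, $c(23)=c(24)=\{2,3\}$, $c(34)=\{1,2\}$. Then $\mathcal E(G)=\{123,124\}$: the triple $134$ fails since $c(13)\ne\{1,2\}$, and $234$ fails since $c(23)\neq\{1,2\}$. The set $\{1,2\}$ has type $\{1,2\}$, and it is $S_{\{1,2\}}$ for both edges.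

We use the following theorem as a black box.

**Theorem 3** (Nešetřil–Rödl, J. Combin. Theory Ser. A 22 (1977) 289–312; Abramson–Harrington, J. Symbolic Logic 43 (1978) 572–600). *For a finite relational language $L$, finite linearly ordered $L$-structures $K,G$ and $k\in\mathbb N$ there is a finite linearly ordered $L$-structure $M$ such that for every $k$-coloring of the induced order-preserving copies of $K$ in $M$ some induced copy of $G$ in $M$ has all its copies of $K$ of one color.*

**Corollary 4.** *For typed graphs $K,G$ and $k\in\mathbb N$ there is a typed graph $G^*$ such that for every $k$-coloring of the copies of $K$ in $G^*$ some copy of $G$ in $G^*$ has all its copies of $K$ of one color.*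

*Proof.* Let $L$ consist of binary relations $R_\alpha$, $\alpha\in\binom{[r]}2$. Encode a typed graph by letting $R_\alpha(u,v)$ hold iff $u<v$ and $c(uv)=\alpha$. Let $M$ be given by Theorem 3 for the encoded $K,G$. Define $G^*$ on the ordered vertex set of $M$: a pair $u<v$ gets color $\alpha$ if the structure induced by $M$ on $\{u,v\}$ is exactly the encoding of a pair of color $\alpha$, and an arbitrary color otherwise. Every $L$-copy of $K$ in $M$ is a typed copy of $K$ in $G^*$, so a coloring of the typed copies colors the $L$-copies. Theorem 3 yields an $L$-copy of $G$ all of whose $L$-copies of $K$ have one color. Inside an $L$-copy of $G$ every pair induces the encoding of its color, so there the typed copies of $K$ are exactly the $L$-copies. $\square$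

We call $G$ the *target* in such an application.

## 6. One shared coordinate at a time

We shall choose the values of the coordinates $\xi_B$ for all $B$ of one type $A$, then for the next type, and so on. Each round requires the following lemma. Think of $D_S$ as the set of values of $\xi_{S_A}$ that are good for the edge $S$.

**Lemma 5.** *Let $G$ be a typed graph, $A\subseteq[r]$ with $|A|\ge2$, and $\delta>0$. There is a typed graph $G'$ such that for all Borel sets $D_S\subseteq[0,1]$ $(S\in\mathcal E(G'))$ of measure at least $\delta$ there is a copy $\varphi(G)$ of $G$ in $G'$ such that for every $B\subseteq\varphi(V(G))$ of type $A$*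
$$\bigcap\{D_S:S\in\mathcal E(\varphi(G)),\ S_A=B\}\neq\emptyset ,\tag{1}$$
*where the empty intersection is $[0,1]$.*

**Where averaging stops.** For a single $B$, here is the natural attempt. Start from one edge $S\supseteq B$ with $S_A=B$, replace its vertices outside $B$ by many clones in the same places, and average: by convexity, several of the resulting edges have intersecting sets $D_S$. In such a configuration all clones of the vertex at position $c$ precede all clones of the vertex at position $c'>c$. Now let $r=4$, $A=\{1,4\}$, and
$$b_1<x<u<v<y<b_2,$$
where $b_1b_2$ has color $\{1,4\}$; $b_1x,b_1v$ have color $\{1,2\}$; $b_1u,b_1y$ have $\{1,3\}$; $xb_2,vb_2$ have $\{2,4\}$; $ub_2,yb_2$ have $\{3,4\}$; $xu,vy$ have $\{2,3\}$; and $xv,xy,uv,uy$ have $\{1,2\}$. The edges $S$ with $S_A=\{b_1,b_2\}$ need a middle pair of color $\{2,3\}$, so they are $\{b_1,x,u,b_2\}$ and $\{b_1,v,y,b_2\}$. Here $u$ plays position $3$ and $v$ plays position $2$, yet $u<v$. The averaging attempt handles the order $x<v<u<y$ but says nothing about this one.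

**What gets past it.** The vertices $u$ and $v$ lie in no common edge above $B$, so their order matters only through the typed graph that indexes the events. Suppose the events attached to $u$-clones $u_s$ and $v$-clones $v_t$ had different joint probabilities according to whether $u_s$ stands before or after $v_t$. A long alternating sequence $u_1<v_1<u_2<v_2<\cdots$ would then make the early and the late $v$-events behave differently against one middle $u$-event. But if the $v$-events all have the same pairwise correlations, the average of the early ones is $L^2$-close to the average of the late ones. So the order of $u$ and $v$ is invisible, and so is the color of $uv$. To run this we need joint probabilities that depend only on the isomorphism type of the typed graph, and Corollary 4 supplies these.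

(For $r=3$ a set $A$ with $|A|\ge2$ leaves at most one position outside $A$, and no such inversion occurs. The recoloring of pairs is needed even then.)

*Proof of Lemma 5.* Suppose the lemma fails for $(G,A,\delta)$. Then every typed graph $G'$ carries a *bad family* $(D_S)_{S\in\mathcal E(G')}$ of Borel sets of measure at least $\delta$: in each copy of $G$ in $G'$ there is some $B$ of type $A$ for which (1) fails. Taking $G'=G$ we see that $G$ contains sets of type $A$.

**Step 1: one fixed $B_0$ is to blame.** We show that there is $B_0\subseteq V(G)$ of type $A$ such that every typed graph $K$ carries Borel sets $D_S$ $(S\in\mathcal E(K))$ of measure at least $\delta$ with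
$$\bigcap\{D_S:S\in\mathcal E(\varphi(G)),\ S_A=\varphi(B_0)\}=\emptyset\quad\text{for all copies }\varphi(G)\text{ in }K.\tag{2}$$

Let $K$ be given. Let $G^*$ be given by Corollary 4 for colorings of the copies of $G$, with target $K$, the number of colors being the number of $B\subseteq V(G)$ of type $A$. Take a bad family on $G^*$ and color each copy $\varphi(G)$ by the first (in a fixed order) $B\subseteq V(G)$ of type $A$ for which (1) fails at $\varphi(B)$. In some copy of $K$ all copies of $G$ have one color $B_0$. Restricting the family to this copy gives (2) for $K$ and this $B_0$.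

So far $B_0$ may depend on $K$. If for each $B\subseteq V(G)$ of type $A$ there were a $K_B$ carrying no family for which (2) holds with $B$ in place of $B_0$, consider a typed graph containing copies of all the finitely many $K_B$ (put them one after another, with arbitrary colors between). It carries a family satisfying (2) for some $B_0$. Its restriction to $K_{B_0}$ still satisfies (2), since copies of $G$ in a subgraph are copies in the whole graph. This contradicts the choice of $K_{B_0}$. So one $B_0$ serves all $K$.

**Step 2: laws that depend only on the isomorphism type.** For $B\subseteq V(K)$ of type $A$ let $\mathcal E_B(K)=\{S\in\mathcal E(K):S_A=B\}$. We construct, for every typed graph $K$ and every $B\subseteq V(K)$ of type $A$, a probability law $\nu(K,B)$ of a random array $(y_S)_{S\in\mathcal E_B(K)}\in\{0,1\}^{\mathcal E_B(K)}$ with these properties: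

* (N1) $\nu(K,B)$ depends only on the isomorphism type of $(K,B)$.
* (N2) If $B\subseteq V(K')$ and $K'\subseteq K$, the marginal of $\nu(K,B)$ on $\mathcal E_B(K')$ is $\nu(K',B)$.
* (N3) $P(y_S=1)\ge\delta$ for each $S\in \mathcal E_B(K)$.
* (N4) Under $\nu(G,B_0)$, $P(y_S=1\text{ for all }S\in\mathcal E_{B_0}(G))=0$.

*Approximate version.* A family $(D_S)$ on $K$ gives, for each $K'\subseteq K$ and each $B\subseteq V(K')$ of type $A$, the law of $(1[U\in D_S])_{S\in\mathcal E_B(K')}$ with $U$ uniform on $[0,1]$. This involves only those $D_S$ with $S\subseteq V(K')$. Given $K$ and $n$, let $K'_1,\dots,K'_p$ be the isomorphism types of typed graphs with at most $n$ vertices. Put $K^0=K$. Let $K^i$ be given by Corollary 4 for colorings of copies of $K'_i$, with target $K^{i-1}$. The number of colors is the (finite) number of possible values of the tuple, over all $B\subseteq V(K'_i)$ of type $A$, of the laws on $\{0,1\}^{\mathcal E_B(K'_i)}$ with all atoms rounded down to multiples of $1/n$. Take a family on $K^p$ satisfying (2). For $i=p,p-1,\dots,1$ color each copy of $K'_i$ in $K^i$ by its rounded tuple of laws, and pass to a copy of $K^{i-1}$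 in which all copies of $K'_i$ have the same rounded laws. Passing to a subgraph preserves (2) and what was achieved for larger $i$. At the end we have a family on $K$ satisfying (2) such that isomorphic $K',K''\subseteq K$ with at most $n$ vertices have corresponding laws differing by at most $1/n$ in each atom.

*Limit.* Apply this with $K=K_n$, a typed graph containing copies of all typed graphs on at most $n$ vertices. For $|V(K')|\le n$ let $\nu_n(K',B)$ be the law given by one chosen copy of $K'$ in $K_n$. There are countably many pairs $(K',B)$ up to isomorphism, and for each the laws range over a compact simplex. By a diagonal argument all $\nu_n(K',B)$ converge along one subsequence of $n\to\infty$. Let $\nu(K',B)$ be the limits. Then (N1) holds by construction. For (N2), the marginal of $\nu_n(K,B)$ on $\mathcal E_B(K')$ is the law given by *some* copy of $K'$ in $K_n$, hence within $1/n$ of $\nu_n(K',B)$ in each atom. (N3) holds because $|D_S|\ge\delta$. For (N4), the probability in question is $0$ under $\nu_n(G,B_0)$ by (2).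

For $\mathcal S\subseteq\mathcal E_B(K)$ write
$$\nu(K,B,\mathcal S)=P(y_S=1\text{ for all }S\in\mathcal S)\quad\text{under }\nu(K,B).$$

**Step 3: exchanging or recoloring two vertices that never meet.** The purpose is to move to a better-ordered typed graph without changing the probability.

**Lemma 6.** *Let $\mathcal S\subseteq\mathcal E_B(K)$, and let $u<v$ be vertices in $V(K)\setminus B$ that lie in no common $S\in\mathcal S$. Let $\gamma$ be any color, and let $\hat K$ arise from $K$ either*

* *(i) by exchanging the order of $u$ and $v$, provided they are consecutive in $K$, and giving $uv$ the color $\gamma$; or*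
* *(ii) by keeping the order and recoloring $uv$ with $\gamma$.*

*Then $\mathcal S\subseteq\mathcal E_B(\hat K)$ and $\nu(K,B,\mathcal S)=\nu(\hat K,B,\mathcal S)$.*

*Proof.* Only the pair $uv$ is affected, and no $S\in\mathcal S$ contains both, so the typed graph induced on each $S\in\mathcal S$ is unchanged. Neither $u$ nor $v$ is in $B$. This gives the inclusion.

Let $T\ge1$. Form a typed graph $L$ from $K$ by replacing $u$ by $u_1,\dots,u_{2T+1}$ and $v$ by $v_1,\dots,v_{2T+1}$. In case (i) order them $u_1<v_1<u_2<v_2<\cdots$ in the common place of $u,v$. In case (ii) put $u_1<u_2<\cdots$ in the place of $u$ and $v_1<v_2<\cdots$ in the place of $v$. The colors from $u_s$ and $v_t$ to the other vertices of $K$ are those of $u$ and $v$. Set $c(u_sv_t)=c(uv)$ if $s\le t$ and $c(u_sv_t)=\gamma$ if $s>t$. All pairs $u_su_t$ and $v_sv_t$ get one fixed color.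

In case (i), $u_s<v_t$ exactly when $s\le t$; in case (ii), always. So in both cases $(V(K)\setminus\{u,v\})\cup\{u_s,v_t\}$ induces a copy of $K$ if $s<t$ and a copy of $\hat K$ if $s>t$. Under $\nu(L,B)$ put
$$X_0=\prod_{S\in\mathcal S,\ u,v\notin S}y_S,\qquad X_s=\prod_{S\in\mathcal S,\ u\in S}y_{S-u+u_s},\qquad X'_t=\prod_{S\in\mathcal S,\ v\in S}y_{S-v+v_t}.$$
Every $S\in\mathcal S$ is of exactly one of the three kinds. By (N1) and (N2), $E[X_0X_sX'_t]$ equals $\nu(K,B,\mathcal S)$ if $s<t$, and $\nu(\hat K,B,\mathcal S)$ if $s>t$.

For $s<t$ the vertices $(V(K)\setminus\{u,v\})\cup\{v_s,v_t\}$ always induce the same typed graph up to isomorphism. So $\lambda=E[X'_sX'_t]$ $(s\ne t)$ does not depend on $s,t$, nor on $T$; the same is true of $\kappa=E[X_t'^2]$. Let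
$$P_1=\frac1T\sum_{t=1}^{T}X'_t,\qquad P_2=\frac1T\sum_{t=T+2}^{2T+1}X'_t.$$
Then $E P_1^2=E P_2^2=\frac{T\kappa+T(T-1)\lambda}{T^2}$ and $E[P_1P_2]=\lambda$, so
$$E(P_1-P_2)^2=\frac{2T\kappa+2T(T-1)\lambda-2T^2\lambda}{T^2}=\frac{2(\kappa-\lambda)}T .$$
The index $s=T+1$ exceeds all $t$ in $P_1$ and is below all $t$ in $P_2$. Since $0\le X_0X_{T+1}\le1$, Cauchy–Schwarz gives
$$|\nu(\hat K,B,\mathcal S)-\nu(K,B,\mathcal S)|=\big|E[X_0X_{T+1}(P_1-P_2)]\big|\le\sqrt{2(\kappa-\lambda)/T}\longrightarrow0\quad(T\to\infty).\qquad\square$$

**Step 4: the sorted configuration, where averaging works.** Fix a color $\gamma_0$.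

**Definition.** A *complete pattern* is a typed graph $K$ whose vertices carry roles in $[r]$, such that:

* for each $a\in A$ there is exactly one vertex of role $a$, and these vertices form $B$;
* for each $c\in[r]\setminus A$ the set $W_c$ of vertices of role $c$ is nonempty;
* vertices of smaller role precede those of larger role;
* vertices of distinct roles $c,c'$ are joined by color $\{c,c'\}$, and vertices of equal role by $\gamma_0$.

Then $B$ has type $A$. A *transversal* is a set with one vertex of each role. In a transversal the vertex of role $c$ has rank $c$, so the set $\mathcal T$ of all transversals satisfies $\mathcal T\subseteq\mathcal E_B(K)$.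

**Lemma 7.** *For a complete pattern, $\nu(K,B,\mathcal T)\ge\delta^{\prod_c|W_c|}>0$, the product being over $c\in[r]\setminus A$.*

*Proof.* If all $|W_c|=1$, or if $A=[r]$, there is one transversal and the claim is (N3). So it suffices to show: enlarging one $W_c$ from size $1$ to size $\ell$, with the other sizes fixed, changes the probability from $x$ to at least $x^\ell$. (Enlarge the $W_c$ one after another.) Replace the single vertex of $W_c$ by $w_1<\dots<w_T$ with $T\ge\ell$, keeping a complete pattern, and let $X_t$ be the product of $y_S$ over all transversals $S$ using $w_t$. By (N1) and (N2), the law of $(X_{t_1},\dots,X_{t_\ell})$ is the same for all $t_1<\dots<t_\ell$; also $EX_t=x$, and $E[X_1\cdots X_\ell]$ is the new probability. With $(T)_\ell=T(T-1)\cdots(T-\ell+1)$, Jensen's inequality gives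
$$x^\ell\le E\Big[\Big(\frac1T\sum_{t\le T}X_t\Big)^{\ell}\Big]\le\frac{(T)_\ell}{T^\ell}E[X_1\cdots X_\ell]+1-\frac{(T)_\ell}{T^\ell},$$
where in expanding the power we bounded the terms with repeated indices by $1$. Let $T\to\infty$. $\square$

**Step 5: sorting $G$ into a complete pattern.** We now contradict (N4). Let $\mathcal S=\mathcal E_{B_0}(G)$. If $\mathcal S=\emptyset$, then $\nu(G,B_0,\mathcal S)=1$, contradicting (N4). So let $\mathcal S\ne\emptyset$, and restrict $G$ to the subgraph $K$ with vertex set $B_0\cup\bigcup\mathcal S$; by (N2), $\nu(K,B_0,\mathcal S)=\nu(G,B_0,\mathcal S)$.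

*Roles.* Let $A=\{a_1<\dots<a_k\}$ and $B_0=\{b_1<\dots<b_k\}$, and give $b_i$ the role $a_i$. Let $w\notin B_0$ be a vertex of $K$. It lies in some $S\in\mathcal S$, say at position $c$. Since $S_A=B_0$, the vertex $b_i$ has position $a_i$ in $S$, so $c\notin A$, and the color of $b_iw$ is $\{a_i,c\}$ for every $i$. As $k\ge2$, the colors of $b_1w$ and $b_2w$ have exactly $c$ in common, so $c$ depends on $w$ alone. Call it $\rho(w)$, the role of $w$; also put $\rho(b_i)=a_i$. Moreover $w<b_i$ iff $\rho(w)<a_i$. So in each $S\in\mathcal S$ the role of a vertex is its position; roles strictly increase along the order of $S$, and each pair in $S$ has as color its pair of roles. Consequently vertices $u<v$ outside $B_0$ lie in no common $S\in\mathcal S$ if $\rho(u)\ge\rho(v)$, or if their color is not $\{\rho(u),\rho(v)\}$.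

*Sorting.* Suppose the order is not sorted by role. Then there are consecutive $u<v$ with $\rho(u)>\rho(v)$. Both lie outside $B_0$, since the vertices of $B_0$ are correctly ordered with respect to all vertices. They lie in no common $S\in\mathcal S$. Exchange them by Lemma 6(i), with new color $\{\rho(u),\rho(v)\}$. The probability is unchanged. So are the order relations and colors to $B_0$ and the typed graph on each $S\in\mathcal S$, hence all properties of roles persist. The number of inversions drops by one, so after finitely many exchanges the order is sorted by role.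

*Recoloring.* By Lemma 6(ii), recolor each pair outside $B_0$ with distinct roles $c,c'$ whose color is not $\{c,c'\}$ by $\{c,c'\}$, and each pair of equal role by $\gamma_0$. None of these pairs lies in a common $S\in\mathcal S$, so again the probability is unchanged. Pairs meeting $B_0$ already have the right colors.

The result is a complete pattern; every $W_c$ is nonempty because $\mathcal S\ne\emptyset$. Each $S\in\mathcal S$ is a transversal, so $\mathcal S\subseteq\mathcal T$, and Lemma 7 gives
$$\nu(G,B_0,\mathcal S)\ge\delta^{\prod_c|W_c|}>0,$$
contradicting (N4). This proves Lemma 5. $\square$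

In the example with $b_1<x<u<v<y<b_2$, sorting exchanges $u$ and $v$, recoloring gives $xy$ the color $\{2,3\}$ and $xv$, $uy$ the color $\gamma_0$, and the two given edges become two of the four transversals. The bound is $\delta^4$.

## 7. Fixing all coordinates: proof of Proposition 2

Let $A_1,\dots,A_N$ enumerate $\mathcal A=\{A\subseteq[r]:|A|\ge2\}$.

**Step 1: turn $F$ into a typed graph.** Let $G_F$ be the typed graph on $V(F)$ with the good ordering, where a pair lying in an edge is colored by its position set and the other pairs arbitrarily. The coloring is well defined precisely because the ordering is good. Then $E(F)\subseteq\mathcal E(G_F)$.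

**Step 2: one type per round.** For a typed graph $G$, a *$j$-system of density $\beta'$* on $G$ consists, for each $S\in\mathcal E(G)$, of a Borel function $f_S$ with values in $[0,1]$ of variables $(\xi_{S_A})_{A\in\{A_{j+1},\dots,A_N\}}$ in $[0,1]$, with $\int f_S\ge\beta'$. For $j=N$ the $f_S$ are constants.

**Claim.** *For $0\le j<N$, a typed graph $G$ and $\beta'>0$ there is a typed graph $G'$ such that for each $j$-system of density $\beta'$ on $G'$ there are a copy $\varphi(G)\subseteq G'$ and values $z_B\in[0,1]$ for all $B\subseteq\varphi(V(G))$ of type $A_{j+1}$ such that substituting $\xi_{S_{A_{j+1}}}=z_{S_{A_{j+1}}}$ in $f_S$, $S\in\mathcal E(\varphi(G))$, gives a $(j+1)$-system of density $\beta'/2$ on $\varphi(G)$.*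

Take $G'$ from Lemma 5 with $A=A_{j+1}$ and $\delta=\beta'/2$. Let $D_S=\{z:\int f_S(z,\cdot)\ge\beta'/2\}$, where $z$ is the value of $\xi_{S_A}$; this is Borel by Fubini. Since $\beta'\le\int f_S\le|D_S|+\beta'/2$, we have $|D_S|\ge\beta'/2$. For the copy given by Lemma 5 choose $z_B\in\bigcap\{D_S:S\in\mathcal E(\varphi(G)),S_A=B\}$. This proves the claim.

**Step 3: choose $m$.** Put $G_N=G_F$, and for $j=N-1,\dots,0$ let $G_j$ be the graph $G'$ of the claim for $(G_{j+1},\beta2^{-j})$. We may take $V(G_0)=[m]$ with its natural order. This $m$ depends only on $F$ and $\beta$ (and $r$).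

**Step 4: replace events by density points.** The values $z_B$ come one point at a time, and points have measure zero. To recover positive measure at the end, we keep only points around which the event is dense. Given the events $E_J$, regard $E_S$, $S\in\mathcal E(G_0)$, as a Borel subset of $[0,1]^{\mathcal A}$, the coordinate $A$ being $\xi_{S_A}$. For a point $z$ let $Q(z,h)$ be the cube with center $z$ and side length $h$, and let $E^*_S$ be the set of $z\in E_S$ for which the relative density of $E_S$ in $Q(z,h)\cap[0,1]^{\mathcal A}$ tends to $1$ as $h\to0$. For $h>0$ this relative density is continuous in $(z,h)$, so rational $h$ suffice in the definition and $E_S^*$ is Borel. By Lebesgue's density theorem (almost every point of a measurable set is a density point of it), $|E_S^*|=|E_S|\ge\beta$. So $f_S=1_{E^*_S}$ is a $0$-system of density $\beta$ on $G_0$.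

**Step 5: run the rounds.** Apply the claim for $j=0,\dots,N-1$, passing from $G_j$ to a copy of $G_{j+1}$ in it. We obtain a copy $\varphi(G_F)$ in $G_0$ and values $z_B$ for all $B\subseteq\varphi(V(F))$ having a type. Each is assigned exactly once, since $B$ has at most one type. The final constants satisfy $f_S((z_{S_A})_A)\ge\beta2^{-N}>0$ for all $S\in\mathcal E(\varphi(G_F))$. That is, $(z_{S_A})_{A}\in E^*_S$, in particular for $S=\varphi(e)$, $e\in E(F)$.

**Step 6: from a point to positive measure.** If $E(F)=\emptyset$ there is nothing to show. Otherwise consider the space of coordinates $\xi_B$, $B\subseteq\varphi(V(F))$ having a type, and in it the cube of side length $h$ centered at $(z_B)$, intersected with the unit cube. For $e\in E(F)$ every subset of $\varphi(e)$ of size at least $2$ has a type, and the sets $\varphi(e)_A$, $A\in\mathcal A$, are distinct and are all these subsets. So $E_{\varphi(e)}$ depends only on these coordinates, and its relative density in the large cube equals its relative density in $Q((z_{\varphi(e)_A})_A,h)\cap[0,1]^{\mathcal A}$, which tends to $1$ as $h\to0$. There are finitely many $e$. For small $h$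 each relative density exceeds $1-1/|E(F)|$, so the intersection of the $E_{\varphi(e)}$ has positive measure. $\square$

## 8. Sampling vertices: an exchangeable array in the limit

We turn to (a). Let $F$ have a good ordering, and suppose the first statement of (a) fails for some $\delta_0>0$. If $\delta_0>1$, its hypothesis cannot hold for $n\ge r$ (take $S=V(H)$), so it is vacuously true. Hence $\delta_0\le1$. Using the failure with $\eta=c=1/n$ and $n_0=n$, we get for each $n$ an $r$-graph $H_n$ with $|V(H_n)|\ge n$, with at most $|V(H_n)|^{|V(F)|}/n$ labeled copies of $F$, and with $e(S)\ge\delta_0\binom{|S|}r$ for every $S$ of at least $|V(H_n)|/n$ vertices.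

**Step 1: the limit.** Let $\mathbb N=\{1,2,\dots\}$, $\mathrm{Neg}=\{-1,-2,\dots\}$ and $\mathbb Z^*=\mathbb N\cup\mathrm{Neg}$. Let $v_i$ $(i\in\mathbb Z^*)$ be independent and uniform in $V(H_n)$. For $S\in\binom{\mathbb Z^*}r$ let $Y^n_S=1$ if the $v_i$, $i\in S$, are distinct and form an edge, and $Y^n_S=0$ otherwise. The space $\{0,1\}^{\binom{\mathbb Z^*}r}$ is compact and metrizable, so along a subsequence $Y^n\to Y$ in law. In particular, probabilities of events depending on finitely many coordinates converge.

The law of $Y$ is *exchangeable*: for every injection $\tau$ from a subset $I\subseteq\mathbb Z^*$ to $\mathbb Z^*$, the arrays $(Y_{\tau(S)})_{S\in\binom Ir}$ and $(Y_S)_{S\in\binom Ir}$ have the same law, because this holds for each $Y^n$. Moreover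
$$P(Y_{\varphi(e)}=1\text{ for all }e\in E(F))=0\quad\text{for every injection }\varphi:V(F)\to\mathbb Z^*,\tag{3}$$
since for $Y^n$ this probability is at most $1/n$ plus the probability that two of the $|V(F)|$ sampled vertices coincide, and both tend to $0$.

The negative indices serve as a reservoir of sampled vertices that records what can be learned about a finite set of vertices by testing it against infinitely many others. For finite $D\subseteq\mathbb N$ let
$$\bar Y_D=(Y_S)_{S\in\binom{D\cup\mathrm{Neg}}r},$$
regarded via the order isomorphism $D\to[|D|]$ as an element of $\mathcal Y_{|D|}=\{0,1\}^{\binom{[|D|]\cup\mathrm{Neg}}r}$.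

**Step 2: overlaps carry all the dependence.**

**Lemma 8.** *For finite $A,C_1,\dots,C_k\subseteq\mathbb N$, the array $\bar Y_A$ is conditionally independent of $\zeta=(\bar Y_{C_i})_i$ given $\eta=(\bar Y_{A\cap C_i})_i$.*

*Proof.* Since $\sigma(\eta)\subseteq\sigma(\zeta)$, we must show that conditioning on $\zeta$ and on $\eta$ gives the same law of $\bar Y_A$. The trick is to hide the vertices of $\bigcup C_i\setminus A$ in the reservoir. Let $Y^{(m)}$ be $Y$ restricted to the $r$-subsets of $A\cup\{-m,\dots,-1\}$, and let $l=|\bigcup C_i\setminus A|$. Let $\tau$ be the map on $A\cup\bigcup C_i\cup\mathrm{Neg}$ that is the identity on $A\cup\{-m,\dots,-1\}$, maps $\bigcup C_i\setminus A$ bijectively to $\{-m-l,\dots,-m-1\}$, and maps $t<-m$ to $t-l$. It is injective. Let $\zeta^\tau$ be $\zeta$ with each $Y_S$ replaced by $Y_{\tau(S)}$. As $\tau$ fixes the indices of $Y^{(m)}$, exchangeability says that $(Y^{(m)},\zeta)$ and $(Y^{(m)},\zeta^\tau)$ have the same law. Since $\tau(C_i\cup\mathrm{Neg})\subseteq(A\cap C_i)\cup\mathrm{Neg}$, the array $\zeta^\tau$ is $\sigma(\eta)$-measurable. Conditioning on a larger $\sigma$-algebra does not decrease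 the $L^2$-norm, so for bounded $g$
$$\|E[g(Y^{(m)})|\zeta]\|_2=\|E[g(Y^{(m)})|\zeta^\tau]\|_2\le\|E[g(Y^{(m)})|\eta]\|_2\le\|E[g(Y^{(m)})|\zeta]\|_2 .$$
Equality holds throughout. As $E[g(Y^{(m)})|\eta]$ is the $L^2$-projection of $E[g(Y^{(m)})|\zeta]$ to the $\sigma(\eta)$-measurable functions and has the same norm, the two are equal almost surely. The $\sigma$-algebras $\sigma(Y^{(m)})$ increase with $m$ and together generate $\sigma(\bar Y_A)$. The events $\mathcal B$ with $P(\mathcal B|\zeta)=P(\mathcal B|\eta)$ a.s. form a monotone class containing the algebra $\bigcup_m\sigma(Y^{(m)})$, hence all of $\sigma(\bar Y_A)$. $\square$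

**Step 3: coding by independent variables.** We recall two standard facts. For random variables $X,Z$ in compact metrizable spaces there is a probability kernel $\kappa(z,\cdot)$ giving the conditional law of $X$ given $Z=z$. And any kernel into $\mathcal Y_k$ can be realized by one uniform variable: there is a Borel function $h$ such that $h(z,\xi)$ has law $\kappa(z,\cdot)$ for every $z$ when $\xi$ is uniform on $[0,1]$. (Embed $\mathcal Y_k$, a countable power of $\{0,1\}$, as the Cantor set in $[0,1]$ by a map $\iota$, and take the quantile function $\inf\{s:\kappa(z,\iota^{-1}[0,s])\ge\xi\}$, which for each fixed $z$ lies in the Cantor set for almost all $\xi$; use a default value otherwise.)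

By exchangeability the joint law of $(\bar Y_{D'})_{D'\subseteq D}$, indexed via the order of $D$, depends only on $k=|D|$. So one kernel $\kappa_k$ gives the conditional law of $\bar Y_D$ given $(\bar Y_{D'})_{D'\subsetneq D}$ for all $D$ with $|D|=k$. Let $h_k$ be a Borel function realizing $\kappa_k$. Let $(\xi_D)_{D\subseteq\mathbb N,\,|D|\le r}$ be independent and uniform on $[0,1]$, and define recursively
$$\tilde Y_D=h_{|D|}\big((\tilde Y_{D'})_{D'\subsetneq D},\,\xi_D\big),\qquad |D|\le r.$$
We claim that $(\tilde Y_D)_{|D|\le r}$ and $(\bar Y_D)_{|D|\le r}$ have the same law. List the sets $D\subseteq[M]$, $|D|\le r$, by nondecreasing size as $D_1,D_2,\dots$. By Lemma 8 the conditional law of $\bar Y_{D_i}$ given $\bar Y_{D_1},\dots,\bar Y_{D_{i-1}}$ is its conditional law given $(\bar Y_{D_i\cap D_l})_{l<i}$. The sets $D_i\cap D_l$, $l<i$, are exactly the proper subsets of $D_i$: each is proper since $D_l\ne D_i$ is not larger than $D_i$, and each proper subset of $D_i$ is itself an earlier $D_l$. So this law is given by $\kappa_{|D_i|}$, exactly as for $\tilde Y$. By induction on $i$ the laws agree for each $M$; let $M\to\infty$.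

Every $Y_S$ with $S\in\binom{\mathbb Z^*}r$ is a coordinate of $\bar Y_{S\cap\mathbb N}$, and $|S\cap\mathbb N|\le r$. So we may assume that $Y$ is obtained from the $\tilde Y_D$ in this way: this does not change its law, and the relation that $\bar Y_D$ is assembled from its pieces transfers, so that $\bar Y_D=\tilde Y_D$ a.s. Since the recursion uses only sizes and orders, there are Borel functions $f,g$ with
$$Y_J=f\big((\xi_D)_{D\subseteq J}\big)\ \ \big(J\in\tbinom{\mathbb N}r\big),\qquad \bar Y_{\{i\}}=g(\xi_\emptyset,\xi_{\{i\}})\ \text{a.s.},\qquad\bar Y_\emptyset=h_0(\xi_\emptyset)\ \text{a.s.},\tag{4}$$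
the arguments of $f$ being arranged via the order of $J$.

**Example.** Such an array arises from the construction of Section 3. Let $I_\alpha$ be the disjoint intervals of Section 4, let $x_i=\xi_{\{i\}}$, and let $Y_J=1$ if, when the elements of $J$ are listed with increasing $x_i$ as $j_1,\dots,j_r$, we have $\xi_{j_aj_b}\in I_{\{a,b\}}$ for all $a<b$. Given the $x_i$ (almost surely distinct), $Y_J=1$ has probability $q^{-q}$.

**Step 4: integrating out the higher coordinates.** Define
$$w(t;x_1,\dots,x_r)=E[Y_{[r]}\mid\xi_\emptyset=t,\ \xi_{\{i\}}=x_i\ (i\le r)]$$
by integrating $f$ over $(\xi_D)_{D\subseteq[r],|D|\ge2}$. By the recursion, $Y_{[r]}$ is a Borel function of $\bar Y_\emptyset$, the $\bar Y_{\{i\}}$ and the $\xi_D$ with $|D|\ge2$, almost surely. Since $\bar Y_\emptyset$ is a.s. a part of $\bar Y_{\{1\}}$, there is a Borel $\Phi$ with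
$$Y_{[r]}=\Phi\big((\bar Y_{\{i\}})_{i\le r},(\xi_D)_{D\subseteq[r],|D|\ge2}\big)\quad\text{a.s.}$$
Let $w'(\theta_1,\dots,\theta_r)=E\,\Phi(\theta_1,\dots,\theta_r,(\xi_D)_{|D|\ge2})$. By Fubini,
$$w(t;x)=w'\big(g(t,x_1),\dots,g(t,x_r)\big)\quad\text{for a.e. }(t,x).\tag{5}$$

## 9. Uniform density survives the limit

We need to know that the kernel $w(t;\cdot)$ inherits the density hypothesis on *every* subset of $[0,1]$. The passage from arbitrary subsets to functions of $\bar Y_{\{i\}}$ is what (5) is for.

**Lemma 9.** *For a.e. $t$: $w(t;\cdot)$ is a.e. symmetric, and $\int_{S^r}w(t;x)\,dx\ge\delta_0|S|^r$ for all Borel $S\subseteq[0,1]$.*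

*Proof.* **Step 1: symmetry.** By exchangeability (permute $[r]$ and fix $\mathrm{Neg}$), the law of $(Y_{[r]},\bar Y_{\{1\}},\dots,\bar Y_{\{r\}})$ is invariant under permutations of the $\bar Y_{\{i\}}$. As $(\xi_D)_{D\subseteq[r],|D|\ge2}$ is independent of $(\bar Y_{\{i\}})_i$, we have $w'(\bar Y_{\{1\}},\dots,\bar Y_{\{r\}})=E[Y_{[r]}\mid\bar Y_{\{1\}},\dots,\bar Y_{\{r\}}]$ a.s. By the invariance, $w'(\bar Y_{\{\pi(1)\}},\dots,\bar Y_{\{\pi(r)\}})$ is also a version of this conditional expectation, for each permutation $\pi$. So these variables are a.s. equal. Now use (5) and Fubini.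

**Step 2: a density inequality for test functions.** Let $s:\mathcal Y_1\to[0,1]$ and $p:\mathcal Y_0\to[0,1]$ depend on finitely many coordinates. We show
$$E\Big[p(\bar Y_\emptyset)\prod_{i=1}^rs(\bar Y_{\{i\}})\,(Y_{[r]}-\delta_0)\Big]\ge0.\tag{6}$$
The function inside depends on finitely many coordinates of $Y$, so by weak convergence it suffices to bound the same expectation for $Y^n$ below by a quantity tending to $0$. Let $M$ be such that only indices at least $-M$ matter, and condition on $v_{-M},\dots,v_{-1}$. Then $p$ is a constant in $[0,1]$, and $s(\bar Y^n_{\{i\}})=s_n(v_i)$ for some $s_n:V\to[0,1]$, where $V=V(H_n)$. The conditional expectation is $p$ times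
$$|V|^{-r}\sum_{(v_1,\dots,v_r)\in V^r}\ \prod_is_n(v_i)\,\big(1[v_1,\dots,v_r\text{ are distinct and }\{v_1,\dots,v_r\}\in E(H_n)]-\delta_0\big).$$
At most $\binom r2|V|^{r-1}$ tuples have repetitions, and each such term is at least $-\delta_0\ge-1$, so they contribute at least $-\binom r2/|V|$. For the distinct tuples, let $R\subseteq V$ be random, containing each $v$ independently with probability $s_n(v)$. A tuple of distinct vertices lies in $R$ with probability $\prod_i s_n(v_i)$, so the contribution is
$$|V|^{-r}E\big[r!\,(e(R)-\delta_0\tbinom{|R|}r)\big]\ge-n^{-r}.$$
Indeed $r!\,(e(R)-\delta_0\binom{|R|}r)$ is nonnegative if $|R|\ge|V|/n$, and is at least $-|R|^r\ge-(|V|/n)^r$ otherwise. Averaging over $v_{-M},\dots,v_{-1}$, the expectation for $Y^n$ is at least $-\binom r2/|V(H_n)|-n^{-r}\to0$. This proves (6).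

**Step 3: localize in $t$.** Varying $p$ in (6) over indicators of cylinder sets, $E[\prod_is(\bar Y_{\{i\}})(Y_{[r]}-\delta_0)\mid\bar Y_\emptyset]\ge0$ a.s. The variables $Y_{[r]}$ and $\bar Y_{\{i\}}$ are functions of $\bar Y_\emptyset=h_0(\xi_\emptyset)$ and of variables independent of $\xi_\emptyset$, so conditioning on $\xi_\emptyset$ gives the same conditional expectation. Hence for a.e. $t$, for all of the countably many rational-valued $s$ depending on finitely many coordinates,
$$\int\prod_is(g(t,x_i))\,(w(t;x)-\delta_0)\,dx\ge0.\tag{7}$$

**Step 4: all sets $S$.** Fix such a $t$ for which also (5) holds for a.e. $x$. Among the Borel functions $\mathcal Y_1\to[0,1]$, the functions $s$ in (7) are dense in $L^1$ of the law of $g(t,\cdot)$, and $|\prod s(\theta_i)-\prod\hat s(\theta_i)|\le\sum_i|s(\theta_i)-\hat s(\theta_i)|$. So (7) holds for all Borel $s:\mathcal Y_1\to[0,1]$. Given a Borel set $S\subseteq[0,1]$, apply it to $s(\theta)=P(\xi\in S\mid g(t,\xi)=\theta)$, $\xi$ uniform. With independent uniform $x_1,\dots,x_r$, the conditional expectation of $\prod_i1_S(x_i)$ given $(g(t,x_i))_i$ is $\prod_is(g(t,x_i))$, and $w(t;x)$ is a.s.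 a function of $(g(t,x_i))_i$ by (5). So the left side of (7) equals $\int_{S^r}(w(t;x)-\delta_0)\,dx$. $\square$

The next lemma extracts many vertices all of whose $r$-subsets have density bounded below. We use **Ramsey's theorem** for $r$-sets and the **Lebesgue differentiation theorem**: the averages of a bounded measurable function over dyadic cubes converge to it almost everywhere.

**Lemma 10.** *Let $W:[0,1]^r\to[0,1]$ be measurable, a.e. symmetric, with $\int_{S^r}W\ge\delta_0|S|^r$ for all Borel $S$. Then for every $m$ the set of $(x_1,\dots,x_m)\in[0,1]^m$ with $W(x_{j_1},\dots,x_{j_r})\ge\delta_0/4$ for all $j_1<\dots<j_r$ has positive measure.*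

*Proof.* If $m<r$ the condition is empty, so let $m\ge r$. Let $L\ge\max\{r,4\binom r2/\delta_0\}$, and let $M$ be such that every 2-coloring of $\binom{[M]}r$ has an $m$-set with all $r$-subsets of the first color or an $L$-set with all $r$-subsets of the second. Let $W_N$ be the average of $W$ over the dyadic cubes of side $2^{-N}$; it is symmetric, and $W_N\to W$ a.e. For $J\in\binom{[M]}r$ let $x_J$ list the $x_j$, $j\in J$, by increasing index. For a.e. $(x_1,\dots,x_M)$ there is $N$ such that the $x_i$ lie in distinct dyadic intervals of length $2^{-N}$ and $|W_N(x_J)-W(x_J)|\le\delta_0/4$ for all $J$.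

Give $J$ the first color if $W(x_J)\ge\delta_0/4$ and the second otherwise. Suppose there is an $L$-set of the second kind, and let $S$ be the union of the $L$ corresponding intervals, so $|S|=L2^{-N}$. For the $r$-subsets $J$ of the $L$-set, $W_N(x_J)<\delta_0/2$. By symmetry of $W_N$, each ordered $r$-tuple of distinct intervals among the $L$ contributes less than $\frac{\delta_0}22^{-Nr}$ to $\int_{S^r}W$. At most $\binom r2L^{r-1}$ ordered tuples are not distinct, each contributing at most $2^{-Nr}$. Therefore
$$\frac{\int_{S^r}W}{|S|^r}<\frac{\delta_0}2+\frac{\binom r2}L\le\frac34\delta_0,$$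
contradicting the hypothesis. So a.e. $(x_1,\dots,x_M)$ has an $m$-set of indices of the first kind. There are finitely many $m$-sets of indices, so for one of them the points $(x_1,\dots,x_M)$ for which it is of the first kind form a set of positive measure. The condition involves only its $m$ coordinates, in increasing index order, and the lemma follows. $\square$

## 10. Proof of (a)

We assemble the contradiction. Let $m$ be given by Proposition 2 for $F$ and $\beta=\delta_0/4$.

**Step 1: transfer (3) to almost every point.** By (3) and Fubini, for a.e. $t$ and a.e. $(x_1,\dots,x_m)$,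
$$P\big(Y_{\varphi(e)}=1\ \forall e\in E(F)\mid\xi_\emptyset=t,\ \xi_{\{i\}}=x_i\ (i\le m)\big)=0\quad\text{for all injections }\varphi:V(F)\to[m].\tag{8}$$
Here the conditional probability is computed from $Y_J=f((\xi_D)_{D\subseteq J})$ by fixing $\xi_\emptyset,\xi_{\{i\}}$ and integrating over the other $\xi_D$.

**Step 2: fix the low coordinates.** Fix $t$ such that (8) holds for a.e. $x$ and the conclusions of Lemma 9 hold. Lemma 10 applied to $W=w(t;\cdot)$ gives a set of positive measure of points $x\in[0,1]^m$ with $w(t;x_J)\ge\beta$ for all $J\in\binom{[m]}r$. Choose such an $x$ that also satisfies (8).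

**Step 3: apply the proposition.** With $t,x$ fixed, $E_J=\{Y_J=1\}$ is given by a Borel condition on $(\xi_D)_{D\subseteq J,|D|\ge2}$. These variables are independent and uniform, and $P(E_J)=w(t;x_J)\ge\beta$ by the definition of $w$, since the same $f$ serves all $J$ with arguments in increasing order. Proposition 2 gives an injection $\varphi:V(F)\to[m]$ with $P(\bigcap_eE_{\varphi(e)})>0$. This contradicts (8), and the first statement of (a) is proved.

**Step 4: $\pi_u(F)=0$.** Given $\varepsilon>0$, apply the first statement with $\delta_0=\varepsilon$. It provides $\eta$ and $n_0$ such that every $r$-graph $H$ on $n\ge n_0$ vertices with at least $(0+\varepsilon)\binom{|S|}r$ edges in every $S$ of at least $\eta n$ vertices contains at least $cn^{|V(F)|}>0$ labeled copies of $F$. So $d=0$ is admissible and $\pi_u(F)=0$. This completes the proof of Theorem 1. $\blacksquare$
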